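\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem*{question}{Question}
\numberwithin{equation}{section}


\title{A Banach space that is not isomorphic to its bidual,\\ although each is complemented in the other}

\begin{abstract}
For every integer $p\ge1$ we construct a real and a complex Banach space $X$ with a Schauder basis such that $\dim X^{**}/X=1$, $X\cong X\oplus\mathbb K^p$, and every Fredholm operator on $X$ has index in $p\mathbb Z$. For $p=2$ the spaces $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, but they are not isomorphic. This gives a negative answer to the Schroeder--Bernstein question for a Banach space and its bidual.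
\end{abstract}

\section{The question, and its reduction to Fredholm indices}

Throughout, $\mathbb K$ is $\mathbb R$ or $\mathbb C$, all spaces are over $\mathbb K$, the sign $\cong$ means linear isomorphism, and $X^{(k)}$ is the $k$-th dual of $X$. A subspace $Z$ of a Banach space $W$ is \emph{complemented} if it is closed and there is a bounded linear projection of $W$ onto $Z$.

The Schroeder--Bernstein problem asks whether two Banach spaces must be isomorphic if each is isomorphic to a complemented subspace of the other. In general the answer is negative: Gowers \cite{Gowers} constructed such a pair of non-isomorphic spaces. There the second space is at our disposal. The bidual, however, is determined by the space, and one may hope that this helps. The problem recorded in \cite{Q} asks for exactly this.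

\begin{question}
If $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, are they isomorphic?
\end{question}

For reflexive $X$ there is nothing to prove. A further positive case is the following.

\begin{proposition}\label{prop:square}
If $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other and $X\cong X\oplus X$, then $X\cong X^{**}$.
\end{proposition}

\begin{proof}
Also $X^{**}\cong X^{**}\oplus X^{**}$. Write $X\cong X^{**}\oplus Q$ and $X^{**}\cong X\oplus P$. Then $X\cong X^{**}\oplus X^{**}\oplus Q\cong X^{**}\oplus X$ and $X^{**}\cong X\oplus X\oplus P\cong X\oplus X^{**}$.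
\end{proof}

So a counterexample cannot be isomorphic to its square. This suggests looking at spaces for which $d=\dim X^{**}/X$ is finite and nonzero: such a space is never isomorphic to its square, because $\dim (X\oplus X)^{**}/(X\oplus X)=2d$. We call $X$ \emph{quasi-reflexive of order $d$} if $\dim X^{**}/X=d<\infty$. For these spaces the question is one about Fredholm indices, as we now show.

Recall that a bounded operator $T$ is \emph{Fredholm} if its range is closed and $\ker T$ and the cokernel are finite-dimensional; then $\operatorname{ind}T=\dim\ker T-\dim\operatorname{coker}T$. We use freely the standard facts that $T$ is Fredholm if and only if it is invertible modulo compact operators, that $\operatorname{ind}(RT)=\operatorname{ind}R+\operatorname{ind}T$, that compact perturbations preserve Fredholmness and the index, and that $\operatorname{ind}T^*=-\operatorname{ind}T$. An inverse of $T$ modulo compact operators is Fredholm of index $-\operatorname{ind}T$. Hence the indices of the Fredholm operators on $X$ form a group $g\mathbb Z$ with $g\ge0$,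 which we call the \emph{index group} of $X$.

\begin{lemma}\label{lem:index}
Let $g\mathbb Z$ be the index group of a Banach space $X$ and let $u,v\ge0$. Then $X\oplus\mathbb K^u\cong X\oplus\mathbb K^v$ if and only if $g\mid u-v$.
\end{lemma}

\begin{proof}
Let $\Phi:X\oplus\mathbb K^u\to X\oplus\mathbb K^v$ be an isomorphism. The inclusion $X\to X\oplus\mathbb K^u$ has index $-u$ and the projection $X\oplus\mathbb K^v\to X$ has index $v$. Composing the inclusion, $\Phi$ and the projection, we obtain a Fredholm operator on $X$ of index $v-u$. So $g\mid u-v$.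

Conversely, let $g\mid u-v$; by symmetry we may assume $u\ge v$. Let $T$ be a Fredholm operator on $X$ of index $u-v$. Write $X=\ker T\oplus X_1=TX\oplus F$ with $\dim F<\infty$; then $X_1\cong TX$. Thus
\[
X\oplus F\cong X_1\oplus\ker T\oplus F\cong TX\oplus F\oplus\ker T=X\oplus\ker T ,
\]
and $\dim\ker T-\dim F=u-v$. One-dimensional summands can be canceled: $A\oplus\mathbb K\cong B\oplus\mathbb K$ implies $A\cong B$, because two distinct closed hyperplanes $H,H'$ of a Banach space are both isomorphic to $(H\cap H')\oplus\mathbb K$. Canceling $\dim F$ of them gives $X\cong X\oplus\mathbb K^{u-v}$, and hence $X\oplus\mathbb K^v\cong X\oplus\mathbb K^u$.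
\end{proof}

\begin{proposition}\label{prop:quasi}
Let $\dim X^{**}/X=d<\infty$ and let $g\mathbb Z$ be the index group of $X$. Then $X^{(2a)}\cong X^{(2b)}$ if and only if $g\mid d(a-b)$. If $g\ge1$, then $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other, and $X\cong X^{**}$ if and only if $g\mid d$.
\end{proposition}

\begin{proof}
Since $X^{**}\cong X\oplus\mathbb K^d$, induction gives $X^{(2a)}\cong X\oplus\mathbb K^{da}$, and the first statement is Lemma~\ref{lem:index}. The space $X$ is always complemented in $X\oplus\mathbb K^d\cong X^{**}$. If $g\ge1$, choose $N$ with $gN\ge d$. Then $X\oplus\mathbb K^d$ is isomorphic to a complemented subspace of $X\oplus\mathbb K^{gN}$, and $X\oplus\mathbb K^{gN}\cong X$ by Lemma~\ref{lem:index}. The last statement is the case $a=1$, $b=0$ of the first one.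
\end{proof}

So a counterexample is any space with $d=1$ and $g\ge2$. For $g=2$ this means: $X$ is isomorphic to its closed subspaces of codimension two, but not to its closed hyperplanes. If the shift $e_i\mapsto e_{i+1}$ along a basis is an isomorphism onto its range, then $g=1$, and $X\cong X^{**}$ when $d<\infty$. We therefore allow a shift by two places and at the same time forbid \emph{every} operator of odd index. This is done by the case $p=2$ of our main result.

\begin{theorem}\label{thm:main}
For every integer $p\ge1$ there is a Banach space $X$ over $\mathbb K$ with a Schauder basis such that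
\begin{itemize}
\item[(a)] $\dim X^{**}/X=1$, hence $X^{**}\cong X\oplus\mathbb K$;
\item[(b)] $X\cong X\oplus\mathbb K^p$;
\item[(c)] every Fredholm operator on $X$ has index in $p\mathbb Z$.
\end{itemize}
\end{theorem}

\begin{corollary}\label{cor:answer}
There is a separable Banach space $X$, over $\mathbb R$ and also over $\mathbb C$, quasi-reflexive of order one, such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other but $X\not\cong X^{**}$.
\end{corollary}

\begin{proof}
Take $p=2$. By (b), (c) and Lemma~\ref{lem:index} the index group of $X$ is $2\mathbb Z$. Apply Proposition~\ref{prop:quasi} with $g=2$, $d=1$.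
\end{proof}

The same space shows how the higher duals can behave.

\begin{theorem}\label{thm:duals}
Let $X$ be the space constructed in the proof of Theorem~\ref{thm:main}. The set of indices of Fredholm operators on $X$ is exactly $p\mathbb Z$, and for $a,b\ge0$
\[
X^{(2a)}\cong X^{(2b)}\iff p\mid a-b,\qquad X^{(2a+1)}\cong X^{(2b+1)}\iff p\mid a-b .
\]
Any two even duals, and any two odd duals, are isomorphic to complemented subspaces of one another. In particular $X,X^{(2)},\dots,X^{(2p-2)}$ are pairwise non-isomorphic, each is isomorphic to a complemented subspace of every other, and $X^{(2p)}\cong X$.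
\end{theorem}

\paragraph{Plan.} The space $X$ is of Gowers--Maurey type. It is the completion of $c_{00}$ under a norm $\sup_{f\in D}|f(x)|$. Apart from convexity, the set $D$ has four features.
\begin{itemize}
\item It contains the indicator functionals of intervals. Hence $s(x)=\sum x_i$ is a bounded functional. It turns out that $X^*$ is spanned by $s$ and the closed span of the coordinate functionals, which gives (a).
\item It is closed under $(f_1,\dots,f_d)\mapsto\frac1{m_i}(f_1+\dots+f_d)$ for successive $f_l$, $d\le n_i$, $i$ even. This provides lower estimates for sums of successive vectors.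
\item The same operation with $i$ odd is allowed only for \emph{special} sequences, in which each $f_{l+1}$ carries a code of its predecessors. Such functionals are too rare to help a generic vector, but an operator that is not of the expected form would be made unbounded by them.
\item It is closed under the shift by $p$ places in both directions. So this shift $S$ and its left inverse $L$ have norm one, which gives (b).
\end{itemize}
The central point (Proposition~\ref{prop:laurent}) is that every operator is close, on sufficiently many vectors, to a Laurent polynomial in $S$, where negative powers of $S$ are understood as powers of $L$. A Fredholm operator can be deformed to such a polynomial without changing the index, and the index of a Fredholm Laurent polynomial is a multiple of $p$. Besides (semi-)Fredholm theory we use only the Hahn--Banach and bipolar theorems and Sion's minimax theorem.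

\section{The space}

\subsection{Parameters and notation}

Fix $p\ge1$. Let $m_j=2^{r_j}$ ($j\ge1$) with integers $r_j\ge1$ and $m_{j+1}\ge m_j^2$. Put $n_0=1$ and choose integers $n_0<n_1<n_2<\cdots$ with
\begin{equation}\label{eq:nj}
n_j\ \ge\ m_j^2\,(3n_{j-1})^{2r_j+1}\qquad(j\ge1).
\end{equation}
In particular $n_j\ge m_j^2$.

An element $f=\sum f_ie_i^*$ of $c_{00}(\mathbb N)$ acts on $c_{00}$ by $f(x)=\sum f_ix_i$. ``Interval'' means interval of $\mathbb N$, possibly empty or infinite; $Ef$ and $Ex$ denote restriction to the interval $E$. The \emph{range} $\operatorname{ran}x$ is the smallest interval containing the support of $x$ (empty for $x=0$). We write $f<g$ if $\max\operatorname{supp}f<\min\operatorname{supp}g$, and $E<F$ for intervals if every element of $E$ is smaller than every element of $F$; zero elements are allowed anywhere. Vectors or functionals are \emph{successive} if $f_1<f_2<\cdots$ holds pairwise. For a finite interval $I$ put $\chi_I=\sum_{i\in I}e_i^*$. Let $\mathbb K_0=\mathbb Q$ if $\mathbb K=\mathbb R$ and $\mathbb K_0=\mathbb Q+i\mathbb Q$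 if $\mathbb K=\mathbb C$, and let $V\subset c_{00}$ be the countable set of vectors with coordinates in $\mathbb K_0$. A \emph{rational absolutely convex combination} is a finite sum $\sum\lambda_if_i$ with $\lambda_i\in\mathbb K_0$, $\sum|\lambda_i|\le1$.

\paragraph{Shifts.} Let $Se_i=e_{i+p}$, and let $Le_i=e_{i-p}$ if $i>p$ and $Le_i=0$ if $i\le p$. Put $S^{-k}=L^k$ for $k\ge1$. Then $LS=I$. For $k\in\mathbb Z$ put
\[
f^{[k]}=f\circ S^{-k}=\sum_{i+pk\ge1}f_ie^*_{i+pk}.
\]
So $f^{[k]}$ is $f$ moved by $pk$ places, and what would leave $\mathbb N$ is cut off. It follows that $(f^{[k]})^{[l]}$ is the restriction of $f^{[k+l]}$ to an interval, and $(Ef)^{[l]}$ is the restriction of $f^{[l]}$ to an interval.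

\paragraph{Coding.} Let $\Omega_1,\Omega_2$ be disjoint infinite sets of positive even integers. Let $\sigma$ be an injective map from the countable set of nonempty finite sequences $((f_1,N_1),\dots,(f_r,N_r))$ in $V\times\mathbb N$ into $\Omega_2$ such that
\[
\sigma((f_1,N_1),\dots,(f_r,N_r))\ge N_r .
\]
Such a map exists: enumerate the sequences and choose the values one after another. The labels $N_l$ let us make the code as large as we wish \emph{after} the functionals $f_1,\dots,f_r$ have been chosen. This freedom is needed in Section~\ref{sec:operators}.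

\subsection{The norming set}

Let $D_0$ be the set of rational absolutely convex combinations of the functionals $\chi_I$, $I$ a finite interval. Given $D_t$, let $D_{t+1}$ be the set of rational absolutely convex combinations of elements of $D_t$ and of functionals of the following two types.
\begin{itemize}
\item[(D1)] $f=\frac1{m_i}\sum_{l\le d}f_l$ with $i$ even, $1\le d\le n_i$, and $f_1<\dots<f_d$ in $D_t$.
\item[(D2)] $f=\frac1{m_i}E\bigl(\sum_{l\le n_i}f_l\bigr)^{[k]}$ with $i$ odd, $E$ an interval, $k\in\mathbb Z$, and $(f_l)_{l\le n_i}$ an \emph{$i$-special} sequence in $D_t$. This means: $f_1<\dots<f_{n_i}$ are in $D_t$, and there are $w_1<\dots<w_{n_i}$ and $N_l\in\mathbb N$ such that $f_l$ is of type (D1) with index $w_l$ and with pieces in $D_t$,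
\[
w_1\in\Omega_1,\qquad m_{w_1}\ge n_i^2,\qquad w_{l+1}=\sigma((f_1,N_1),\dots,(f_l,N_l))\quad(l<n_i).
\]
\end{itemize}
Let $D=\bigcup_tD_t\subset V$. We say that $f$ \emph{has weight $i$} if it can be written as in (D1) or (D2) with this $i$, for some $t$. Then
\[
f=\frac1{m_i}\sum_{l\le d}f_l,\qquad d\le n_i,\quad f_1<\dots<f_d\ \text{in } D_t ;
\]
in case (D2) the pieces are the restricted shifts of the special functionals, and we use here that $D_t$ is stable under these operations:

\emph{Each $D_t$ is closed under restriction to intervals and under $f\mapsto f^{[k]}$, and these operations preserve ``weight $i$''.} For $D_0$ this holds because restrictions and shifts of $\chi_I$ are again of this form. In the inductive step a functional of type (D1) is restricted or shifted piece by piece. For type (D2), a restriction only replaces $E$ by a smaller interval, and $\bigl(Eg^{[k]}\bigr)^{[l]}$ is a restriction of $g^{[k+l]}$ to an interval, so it is again of the form (D2).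

In (D2) the shift has to be put in by hand: a shift of a special sequence need not be special, since the code depends on the functionals themselves. By induction on $t$ we also get $\|f\|_\infty\le1$ for $f\in D$, and $\|f\|_\infty\le1/m_i$ if $f$ has weight $i$.

Define $\|x\|=\sup_{f\in D}|f(x)|$ on $c_{00}$ and let $X$ be the completion.

\subsection{First properties}\label{subsec:first}

\begin{enumerate}
\item[(P1)] Since $\chi_{\{i\}}=e_i^*\in D$ and $\|f\|_\infty\le1$ on $D$, we have $\|e_i\|=1$ and $\|x\|\le\|x\|_1:=\sum|x_i|$. Restrictions to intervals have norm $\le1$, because $D$ is closed under them. So $(e_i)$ is a bimonotone basis of $X$. Let $P_N$ be the projection onto $[e_i]_{i\le N}$ (so $P_0=0$) and let $X_N=[e_i]_{i>N}$. Elements of $D$ are functionals on $X$ of norm $\le1$.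
\item[(P2)] For $f\in D$ and $k\in\mathbb Z$ we have $f\circ S^{-k}=f^{[k]}\in D$; hence $\|S^k\|\le1$ for all $k\in\mathbb Z$. As $LS=I$, $S$ is an isometry onto $X_p$. Therefore
\[
X=[e_1,\dots,e_p]\oplus SX\cong X\oplus\mathbb K^p ,
\]
which is \textbf{assertion (b)}. Moreover $S$ is Fredholm of index $-p$, and $L$ is Fredholm of index $p$.
\item[(P3)] $s(x)=\sum x_i$ defines $s\in X^*$ with $\|s\|\le1$, because $\chi_{[1,N]}\in D$ for all $N$.
\item[(P4)] $D$ is weak$^*$ dense in $B_{X^*}$. Indeed $D$ is closed under rational absolutely convex combinations, so its weak$^*$ closure is absolutely convex; as $D$ is norming, this closure is $B_{X^*}$ by the bipolar theorem.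
\item[(P5)] If $i$ is even, $d\le n_i$, $E_1<\dots<E_d$ are intervals and $x\in c_{00}$, then
\begin{equation}\label{eq:lower}
\|x\|\ \ge\ \frac1{m_i}\sum_{l\le d}\|E_lx\| .
\end{equation}
In particular $\|\sum_{l\le d}u_l\|\ge\frac1{m_i}\sum_{l\le d}\|u_l\|$ for finitely supported $u_1<\dots<u_d$. To prove \eqref{eq:lower}, let $\eta>0$ and choose $f_l\in D$ with $|f_l(E_lx)|\ge\|E_lx\|-\eta$. After multiplication by a scalar in $\mathbb K_0$ of modulus $\le1$ we may assume $\operatorname{Re}f_l(E_lx)\ge\|E_lx\|-2\eta$. All $E_lf_l$ lie in a common $D_t$, so $f=\frac1{m_i}\sum_lE_lf_l\in D$ by (D1), and $\|x\|\ge\operatorname{Re}f(x)\ge\frac1{m_i}\sum_l(\|E_lx\|-2\eta)$. Let $\eta\to0$.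
\end{enumerate}

\section{Tree functionals on averages of unit vectors}

Upper estimates are harder than \eqref{eq:lower}, because all of $D$ has to be considered. We shall compare functionals in $D$, acting on a suitable sequence of vectors, with simpler functionals acting on the unit vectors $e_k$. For these, estimates reduce to counting. The factor $3$ below is the price of the comparison: a functional with $d$ pieces will be replaced by one with at most $3d$ pieces.

Let $W$ be the smallest set of functionals that contains all $e_k^*$ and such that $\frac1{m_i}\sum_{l\le d}h_l\in W$ (``weight $i$'') whenever $i\ge1$, $1\le d\le3n_i$ and $h_1<\dots<h_d$ are in $W$. For fixed $j_0\ge1$ let $W^{(j_0)}$ be defined in the same way, but without the operations with $i=j_0$. The coefficients of $h\in W$ lie in $[0,1]$, and in $[0,1/m_i]$ if $h$ has weight $i$.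

\begin{lemma}\label{lem:tree}
Let $a=\frac1{n_{j_0}}\sum_{k\in K}e_k$ with $|K|=n_{j_0}$.
\begin{itemize}
\item[(i)] $h(a)\le2/m_{j_0}$ for $h\in W$.
\item[(ii)] If $h\in W$ has weight $i<j_0$, then $h(a)\le\frac2{m_im_{j_0}}$.
\item[(iii)] If $h\in W$ has weight $i$, then $h(a)\le1/m_i$.
\item[(iv)] $h(a)\le2/m_{j_0}^2$ for $h\in W^{(j_0)}$.
\end{itemize}
\end{lemma}

\begin{proof}
(iii) holds because the coefficients are at most $1/m_i$. For the rest put $\kappa=3n_{j_0-1}$. We claim that for $h\in W$ and $1\le\rho\le r_{j_0}$
\begin{equation}\label{eq:count}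
\#\{k:h(e_k)>2^{-\rho}\}\le\kappa^{\rho-1}.
\end{equation}
We use induction on the construction of $h$. For $h=e_k^*$ the claim is clear. If $h$ has weight $i\ge j_0$, its coefficients are at most $1/m_{j_0}=2^{-r_{j_0}}\le2^{-\rho}$, so the set is empty. Let $h=\frac1{m_i}\sum_{l\le d}h_l$ have weight $i<j_0$. If $\rho=1$, the set is empty since $1/m_i\le\frac12$. If $\rho\ge2$, then $h(e_k)>2^{-\rho}$ forces $h_l(e_k)>m_i2^{-\rho}\ge2^{-(\rho-1)}$ for some $l$. By induction there are at most $3n_i\kappa^{\rho-2}\le\kappa^{\rho-1}$ such $k$.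

(i) By \eqref{eq:count} with $\rho=r_{j_0}$, all but at most $\kappa^{r_{j_0}}$ coefficients are $\le1/m_{j_0}$, and the others are $\le1$. So $h(a)\le\frac1{m_{j_0}}+\kappa^{r_{j_0}}/n_{j_0}\le2/m_{j_0}$ by \eqref{eq:nj}.

(ii) Let $h=\frac1{m_i}\sum_{l\le d} h_l$. The functional $\sum_lh_l$ has coefficients $\le1$, and by \eqref{eq:count} with $\rho=r_{j_0}$, applied to each $h_l$, at most $3n_i\kappa^{r_{j_0}-1}\le\kappa^{r_{j_0}}$ of them exceed $1/m_{j_0}$. So $\sum_lh_l(a)\le2/m_{j_0}$ as in (i).

(iv) For $h\in W^{(j_0)}$ the claim \eqref{eq:count} holds for all $\rho\le2r_{j_0}$. The only step to be changed is the one for weight $i\ge j_0$: now $i>j_0$, and the coefficients are at most $1/m_{j_0+1}\le1/m_{j_0}^2=2^{-2r_{j_0}}$. With $\rho=2r_{j_0}$ we get $h(a)\le\frac1{m_{j_0}^2}+\kappa^{2r_{j_0}}/n_{j_0}\le2/m_{j_0}^2$ by \eqref{eq:nj}.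
\end{proof}

\section{Rapidly increasing sequences and averages}

Here is the effect of the interval functionals in the simplest case. The average $\frac1N\sum_{k\le N}e_k$ has norm one for every $N$, because $s$ takes the value $1$ on it. But let $d_k=e_{2k-1}-e_{2k}$. Then $\chi_I(\sum_{k\le N}d_k)\in\{-1,0,1\}$ for each interval $I$: the vectors $d_k$ with support inside $I$ contribute nothing, and only a $d_k$ cut by an end of $I$ counts. So $|\chi_I(\frac1N\sum d_k)|\le\frac1N$. The next definition therefore requires $s(x_k)=0$. Its other conditions ensure that a functional of weight $i$ can act well on at most one $x_k$: if $i<j_k$ it is controlled by (R2), and if $i\ge j_{k+1}$ its coefficients are so small that its value at $x_k$ is controlled by (R3).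

\begin{definition}
Let $C\ge1$. A finite or infinite sequence of \emph{nonzero} finitely supported vectors $x_1<x_2<\cdots$ is a \emph{$C$-RIS} (rapidly increasing sequence) with indices $j_1<j_2<\cdots$ if
\begin{itemize}
\item[(R1)] $\|x_k\|\le C$ and $s(x_k)=0$;
\item[(R2)] $|f(x_k)|\le C/m_i$ for every $f\in D$ of weight $i<j_k$;
\item[(R3)] $\|x_k\|_1\le2^{-k}m_{j_{k+1}}$ whenever $x_{k+1}$ exists.
\end{itemize}
\end{definition}

For a finite interval $A$ of indices let $G_A$ be the set of all $u+h$ with $u\in\{0\}\cup\{e_k^*:k\in A\}$, $h\in\{0\}\cup W$, $\operatorname{supp}h\subset A$ and $u<h$. Define $G_A^{(j_0)}$ in the same way with $W^{(j_0)}$ in place of $W$. So $G_\emptyset=\{0\}$. The term $u$ takes care of the one exceptional index mentioned above.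

The following comparison is proved along the construction of $f$: at each step the vectors $x_k$ met by two or more pieces of $f$ are split off (there are fewer of them than pieces), and every other $x_k$ is seen by at most one piece.

\begin{lemma}[Basic inequality]\label{lem:basic}
Let $(x_k)$ be a $C$-RIS, $A$ a finite interval of its index set, $(a_k)$ scalars, $|a|=(|a_k|)$.
\begin{itemize}
\item[(i)] For all $f\in D$,
\[
\Bigl|f\Bigl(\sum_{k\in A}a_kx_k\Bigr)\Bigr|\le2C\sup_{g\in G_A}g(|a|).
\]
If $f$ has weight $i$, the supremum may be restricted to those $g=u+h$ for which $h=0$ or $h$ has weight $i$.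
\item[(ii)] Suppose that $|f(\sum_{k\in A}x_k)|\le C$ for every finite interval $A$ of indices and every $f\in D$ of weight $j_0$. Then $|f(\sum_{k\in A}x_k)|\le2C\sup_{g\in G_A^{(j_0)}}g(1_A)$ for all $f\in D$ and all $A$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) We use induction on $t$, for $f\in D_t$ and all $A$ simultaneously. For $A=\emptyset$ both sides vanish. The inequality passes to absolutely convex combinations, so we have to treat $f=\chi_I$ and, given the claim for $D_t$, functionals $f$ of weight $i$ with pieces in $D_t$.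

\emph{The case $f=\chi_I$.} If $\operatorname{ran}x_k$ is contained in $I$ or disjoint from $I$, then $f(x_k)=0$, since $s(x_k)=0$. Otherwise $\operatorname{ran}x_k$ contains $\{\min I-1,\min I\}$ or $\{\max I,\max I+1\}$; there are at most two such $k$. Hence $|f(\sum_Aa_kx_k)|\le2C\max_A|a_k|$, which is $2C\,e_k^*(|a|)$ for some $k\in A$.

\emph{The case of weight $i$.} Let $f=\frac1{m_i}\sum_{l\le d}f_l$ with $d\le n_i$ and successive $f_l\in D_t$. Let $k_0=\max\{k:j_k\le i\}$ ($k_0=0$ if there is no such $k$). If $k<k_0$, then $j_{k+1}\le i$ and $|f(x_k)|\le\|x_k\|_1/m_i\le2^{-k}$ by (R3). So the indices $k\le k_0$ in $A$ contribute at most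
\[
(C+1)\max_{k\in A,\,k\le k_0}|a_k|\le2C\,u(|a|),
\]
where $u=e_{k'}^*$ for some $k'\le k_0$ in $A$, or $u=0$ if there are no such indices.

Now consider the indices $k>k_0$ in $A$, for which $i<j_k$. Let $B$ be the set of those $k$ for which $\operatorname{ran}x_k$ meets $\operatorname{ran}f_l$ for at least two $l$. For $k\in B$ let $l(k)$ be the least such $l$ and let $l'>l(k)$ be another one. If $k'\in B$ and $k'>k$, then
\[
\min\operatorname{ran}x_{k'}>\max\operatorname{ran}x_k\ge\min\operatorname{ran}f_{l'}>\max\operatorname{ran}f_{l(k)},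
\]
so $l(k')>l(k)$. As $l(k)<d$, we get $|B|\le d-1$. By (R2) each $k\in B$ contributes at most $|a_k|C/m_i$.

Let $A_l$ be the set of those $k\in A$, $k>k_0$, for which $\operatorname{ran}x_k$ meets $\operatorname{ran}f_l$ and no other $\operatorname{ran}f_{l'}$. If $k_1<k<k_2$ with $k_1,k_2\in A_l$, then $\emptyset\ne\operatorname{ran}x_k\subset\operatorname{ran}f_l$, hence $k\in A_l$. So $A_l$ is an interval. Moreover $f(\sum_{A_l}a_kx_k)=\frac1{m_i}f_l(\sum_{A_l}a_kx_k)$, and by induction
$|f_l(\sum_{A_l}a_kx_k)|\le2C\sup_{g\in G_{A_l}}g(|a|)$. Indices in no $A_l$ and not in $B$ contribute $0$. Altogether the indices $k>k_0$ contribute at most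
\[
2C\ \sup\ \frac1{m_i}\Bigl[\sum_{k\in B}e_k^*+\sum_{l\le d}(u_l+h_l)\Bigr](|a|),\qquad u_l+h_l\in G_{A_l}.
\]
The intervals $A_l$ and the singletons $\{k\}$, $k\in B$, are pairwise disjoint, so of any two of them one lies to the left of the other; and $u_l<h_l$ inside $A_l$. Hence the functionals $e_k^*$ ($k\in B$), $u_l$, $h_l$ are, in suitable order, at most $(d-1)+2d\le3n_i$ successive elements of $W\cup\{0\}$ supported in $A\cap(k_0,\infty)$. After zeros are discarded, $\frac1{m_i}[\cdots]$ is $0$ or an element $h\in W$ of weight $i$, and $u<h$. This proves (i), including its last statement.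

(ii) Repeat the induction with $a_k=1$. If $f$ has weight $j_0$ and $A\neq\emptyset$, the hypothesis gives $|f(\sum_Ax_k)|\le C\le2C\,e_k^*(1_A)$ for any $k\in A$. So the operations with index $j_0$ are never used, and the functionals obtained lie in $G^{(j_0)}_A$.
\end{proof}

\begin{corollary}\label{cor:ris}
Let $(x_k)_{k\le n_{j_0}}$ be a $C$-RIS and $x=\frac1{n_{j_0}}\sum_kx_k$. Then $\|x\|\le6C/m_{j_0}$; $|f(x)|\le\frac{6C}{m_im_{j_0}}$ for $f\in D$ of weight $i<j_0$; and $|f(x)|\le2C(\frac1{n_{j_0}}+\frac1{m_i})$ for $f\in D$ of any weight $i$. Under the hypothesis of Lemma~\ref{lem:basic}(ii), $\|x\|\le6C/m_{j_0}^2$.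
\end{corollary}

\begin{proof}
Take $A=\{1,\dots,n_{j_0}\}$ and $a_k=1/n_{j_0}$ in Lemma~\ref{lem:basic}, so that $|a|$ is the vector $a$ of Lemma~\ref{lem:tree} with $K=A$. For $g=u+h$ we have $u(a)\le1/n_{j_0}\le1/m_{j_0}^2$, and $h(a)$ is bounded by Lemma~\ref{lem:tree}. The four estimates result from $2C\bigl(\frac1{m_{j_0}^2}+\frac2{m_{j_0}}\bigr)$, $2C\bigl(\frac1{m_{j_0}^2}+\frac2{m_im_{j_0}}\bigr)$, $2C\bigl(\frac1{n_{j_0}}+\frac1{m_i}\bigr)$ and $2C\bigl(\frac1{m_{j_0}^2}+\frac2{m_{j_0}^2}\bigr)$; in the second one $m_{j_0}\ge m_i$ is used.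
\end{proof}

It does not matter how $j_0$ compares with the indices $j_k$ of the sequence. The gain from $m_{j_0}$ to $m_{j_0}^2$ in the last statement is what will produce a contradiction for badly behaved operators. We now provide a supply of rapidly increasing sequences.

\begin{definition}
An \emph{$N$-average} is a \emph{nonzero} vector $x=\frac1N\sum_{r\le N}u_r$ with finitely supported $u_1<\dots<u_N$, $\|u_r\|\le1$, and $s(x)=0$.
\end{definition}

\begin{lemma}\label{lem:averages}
\begin{itemize}
\item[(i)] If $x$ is an $N$-average and $f\in D$ has weight $i$ with $n_i\le N$, then $|f(x)|\le2/m_i$.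
\item[(ii)] An $N$-average $x_1$ with $N\ge n_{j_1}$ is a $2$-RIS of length one with index $j_1$. If $x_1<\dots<x_l$ is a $2$-RIS with indices $j_1<\dots<j_l$, if $j_{l+1}>j_l$ satisfies $m_{j_{l+1}}\ge2^l\|x_l\|_1$, and if $x_{l+1}>x_l$ is an $N$-average with $N\ge n_{j_{l+1}}$, then $x_1,\dots,x_{l+1}$ is a $2$-RIS with indices $j_1<\dots<j_{l+1}$.
\item[(iii)] If $(z_i)$ is an infinite sequence of nonzero finitely supported successive vectors in $\ker s$ and $N\ge1$, there is an $N$-average $x\in\operatorname{span}(z_i)$ with $\frac12\le\|x\|\le1$.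
\end{itemize}
\end{lemma}

\begin{proof}
(i) Let $f=\frac1{m_i}\sum_{l\le d}f_l$ with $d\le n_i\le N$. We have $|f_l(u_r)|\le1$. At most $N+d$ pairs $(r,l)$ satisfy $\operatorname{ran}u_r\cap\operatorname{ran}f_l\ne\emptyset$: the minimum of this intersection is $\min\operatorname{ran}u_r$ or $\min\operatorname{ran}f_l$. In the first case $r$ determines $l$, in the second case $l$ determines $r$. Hence $|f(x)|\le\frac{N+d}{m_iN}\le\frac2{m_i}$.

(ii) An average has norm $\le1$, so (R1) is clear. For the new vector, (R2) follows from (i), since $i<j_{l+1}$ implies $n_i\le n_{j_{l+1}}\le N$; the case of $x_1$ is the same. Condition (R3) for $x_l$ is the condition on $j_{l+1}$.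

(iii) It suffices to find successive normalized $u_1<\dots<u_N$ in the span with $\|\sum u_r\|\ge N/2$; then $x=\frac1N\sum u_r$ works. Suppose that there are none. We show that then sums of many successive vectors are so small that (P5) is violated. First we claim that
\[
\Bigl\|\sum_{r\le N}v_r\Bigr\|\le\frac N2\max_r\|v_r\|
\]
for all nonzero successive $v_1<\dots<v_N$ in the span. We may assume $\max\|v_r\|=1$. Put $\hat u_r=v_r/\|v_r\|$. The convex function $c\mapsto\|\sum_rc_r\hat u_r\|$ on $[-1,1]^N$ attains its maximum at a vertex $(\theta_r)\in\{-1,1\}^N$. The vectors $\theta_r\hat u_r$ are again normalized and successive in the span, so this maximum is less than $N/2$. Take $c_r=\|v_r\|$.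

We iterate the claim, grouping $N^\rho$ vectors into $N$ consecutive groups of $N^{\rho-1}$. This gives $\|\sum_{i\le N^\rho}z_i/\|z_i\|\,\|\le(N/2)^\rho$ for all $\rho\ge1$. Choose $j$ even with $3n_{j-1}\ge N$ and put $\rho=r_j+1$. Then $N^\rho\le n_j$ by \eqref{eq:nj}, and (P5) gives $N^\rho/m_j\le(N/2)^\rho$, that is, $2^\rho\le m_j=2^{\rho-1}$, a contradiction.
\end{proof}

\section{The bidual: proof of (a)}

Let $X_*=\overline{\operatorname{span}}\{e_i^*\}\subset X^*$. The next lemma says that, up to multiples of $s$, every functional comes from the coordinates.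

\begin{lemma}\label{lem:bidual}
$X^*=X_*\oplus\mathbb Ks$, and $X^{**}=X\oplus X_*^\perp$ with $\dim X_*^\perp=1$.
\end{lemma}

\begin{proof}
\emph{First statement.} If $g\in\operatorname{span}\{e_l^*\}$, then $\|s-g\|\ge|(s-g)(e_i)|=1$ for large $i$; so $s\notin X_*$. Suppose that some $x^*\in X^*$ has distance $d>0$ from the closed subspace $X_*+\mathbb Ks$. For each $n$ and each $c\in\mathbb K$ we have $(x^*-cs)\circ P_n\in X_*$, and therefore
\[
\|(x^*-cs)|_{X_n}\|=\|(x^*-cs)\circ(I-P_n)\|\ge d .
\]
By Hahn--Banach, $\|x^*|_{\ker s\cap X_n}\|=\operatorname{dist}(x^*|_{X_n},\mathbb Ks|_{X_n})\ge d$. Finitely supported vectors are dense in $\ker s\cap X_n$: approximate $v$ by $P_Nv-s(P_Nv)e_{N+1}$ with $N\geq n$ large. So there are finitely supported successive $v_k\in\ker s$ with $\|v_k\|\le1$ and $\operatorname{Re}x^*(v_k)\ge d/2$. The vectors $\frac1N\sum_{r\le N}v_{k_r}$, $k_1<\dots<k_N$, are $N$-averages on which $\operatorname{Re}x^*\ge d/2$. By Lemma~\ref{lem:averages}(ii) there is, for each $j_0$, a $2$-RIS $(x_k)_{k\le n_{j_0}}$ with $\operatorname{Re}x^*(x_k)\ge d/2$.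 Its average has norm at most $12/m_{j_0}$ by Corollary~\ref{cor:ris}. So $d/2\le12\|x^*\|/m_{j_0}$ for all $j_0$, a contradiction.

\emph{The basis is boundedly complete.} Suppose $\sup_n\|\sum_{i\le n}a_ie_i\|=B<\infty$, but $\sum a_ie_i$ diverges. Then there are $\delta>0$ and finite intervals $E_1<E_2<\cdots$ with $\|\sum_{i\in E_l}a_ie_i\|\ge\delta$. By (P5), $B\ge n_j\delta/m_j\ge m_j\delta$ for all even $j$, a contradiction.

\emph{Second statement.} Let $\xi\in X^{**}$ and $a_i=\xi(e_i^*)$. Since $\sum_{i\le n}a_ie_i=P_n^{**}\xi$ has norm at most $\|\xi\|$, the series $x=\sum a_ie_i$ converges, and $\xi-x\in X_*^\perp$. Clearly $X\cap X_*^\perp=\{0\}$, and $X_*^\perp\cong(X^*/X_*)^*$ is one-dimensional.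
\end{proof}

Hence $\dim X^{**}/X=1$ and $X^{**}\cong X\oplus\mathbb K$, which is \textbf{assertion (a)}. Note also: \emph{a bounded sequence $(x_n)$ in $\ker s$ with $\min\operatorname{supp}x_n\to\infty$ is weakly null.} Indeed, every $x^*\in X^*$ is $g+cs$ with $g\in X_*$, and $g(x_n)\to0$.

\section{Operators are Laurent polynomials on many vectors}\label{sec:operators}

Let $\mathcal A=\operatorname{span}\{S^k:k\in\mathbb Z\}\subset L(X)$. Let $\mathcal R$ be the set of sequences $(x_\nu)$ such that $x_\nu$ is an $N_\nu$-average, $N_\nu\to\infty$ and $\min\operatorname{supp}x_\nu\to\infty$. Then $\|x_\nu\|\le1$, $(x_\nu)$ is weakly null, and subsequences of members of $\mathcal R$ are in $\mathcal R$.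

\begin{proposition}\label{prop:laurent}
For every $T\in L(X)$ and $\varepsilon>0$ there is $U\in\mathcal A$ such that $\limsup_\nu\|(T-U)x_\nu\|\le\varepsilon$ for all $(x_\nu)\in\mathcal R$.
\end{proposition}

\paragraph{The idea in the smallest case.} Let $(x_l)$ and $(x_l')$ be two members of $\mathcal R$ that consist of normalized vectors with $x_1<x_1'<x_2<x_2'<\cdots$, and suppose that $Tx_l=x_l$ and $Tx_l'=-x_l'$. On each of the two sequences $T$ is a multiple of the identity, but no multiple of the identity serves for both. We want a pair $y,y^*$ with $y^*(Ty)$ large and $y^*(y)$ small. With vectors $y$ in the span of $(x_l)$ alone this is impossible, since there $Ty=y$. But we may interleave. Let $x_l^*,x_l'^*\in D$ be supported in $\operatorname{ran}x_l$ and $\operatorname{ran}x_l'$ and nearly equal to one at $x_l$ and $x_l'$, respectively. Let $w$ be even, suppose for simplicity that $n_w=2N$, and put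
\[
y=\frac{m_w}{2N}\sum_{l\le N}(x_l+x_l'),\qquad y^*=\frac1{m_w}\sum_{l\le N}(x_l^*-x_l'^*).
\]
Then $y^*\in D$ is of type (D1), $y^*(Ty)$ is nearly $1$ and $y^*(y)$ is nearly $0$; and $\|y\|$ is bounded by Corollary~\ref{cor:ris} if the $x_l,x_l'$ form a rapidly increasing sequence. Now let $(y_r,y_r^*)$, $r\le n=n_{i_0}$, be many such pairs, arranged so that $(y_r^*)$ is $i_0$-special, and let $m=m_{i_0}$. The functional $F=\frac1m\sum y_r^*$ shows that $\|T\sum y_r\|$ is of order at least $n/m$. But $F$ is small on $\sum y_r$, and because of the coding no other special functional can do much better. Then Corollary~\ref{cor:ris} bounds $\|\sum y_r\|$ by a constant times $n/m^2$. For large $m$ this contradicts the boundedness of $T$.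

In general $D$ contains all shifts of $F$, so we need $y^*(S^ky)$ small for many $k$, not only for $k=0$; this is why Laurent polynomials appear in place of scalars. That one can find an interleaving which works is a consequence of the minimax theorem. We use Sion's theorem in this form: if $B$ is compact convex and $G$ is convex, both in finite-dimensional spaces, and $\phi(g,b)$ is real-valued, continuous, and real-affine in each variable, then $\sup_G\min_B\phi=\min_B\sup_G\phi$.

\begin{lemma}\label{lem:minimax}
Suppose that Proposition~\ref{prop:laurent} fails for $T$ and $\varepsilon$. For every integer $M\ge1$ there are $\Theta\in\mathbb N$ and, for $1\le\alpha\le\Theta$, sequences $(x_\nu^{(\alpha)})_\nu\in\mathcal R$ and $\psi_\nu^{(\alpha)}\in B_{X^*}$ such that the limits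
\[
\beta_\alpha=\lim_\nu\psi_\nu^{(\alpha)}(Tx_\nu^{(\alpha)}),\qquad
\gamma_{\alpha,k}=\lim_\nu\psi_\nu^{(\alpha)}(S^kx_\nu^{(\alpha)})\quad(|k|\le M)
\]
exist, and $\beta=\frac1\Theta\sum_\alpha\beta_\alpha$, $\gamma_k=\frac1\Theta\sum_\alpha\gamma_{\alpha,k}$ satisfy
\begin{equation}\label{eq:minimax}
\operatorname{Re}\beta-M\max_{|k|\le M}|\gamma_k|\ \ge\ \varepsilon/2 .
\end{equation}
\end{lemma}

\begin{proof}
Let $\Gamma\subset\mathbb K^{2M+2}$ be the set of all $(\beta,(\gamma_k)_{|k|\le M})$ that arise as such limits from one sequence of $\mathcal R$ and functionals in $B_{X^*}$. Let $b=(b_k)_{|k|\le M}$ with $\sum|b_k|\le M$, and put $U=\sum b_kS^k$. By assumption there is $(x_\nu)\in\mathcal R$ such that, after passing to a subsequence, $\|(T-U)x_\nu\|>\varepsilon$. Take $\psi_\nu\in B_{X^*}$ with $\psi_\nu((T-U)x_\nu)=\|(T-U)x_\nu\|$ and pass to a subsequence along which all limits exist. This gives $(\beta,\gamma)\in\Gamma$ with $\operatorname{Re}(\beta-\sum b_k\gamma_k)\ge\varepsilon$. Hence, by Sion's theorem,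
\[
\sup_{(\beta,\gamma)\in\operatorname{conv}\Gamma}\ \min_b\ \operatorname{Re}\Bigl(\beta-\sum b_k\gamma_k\Bigr)
=\min_b\ \sup_{(\beta,\gamma)\in\operatorname{conv}\Gamma}\ \operatorname{Re}\Bigl(\beta-\sum b_k\gamma_k\Bigr)\ \ge\ \varepsilon ,
\]
where $b$ runs through the compact convex set $\sum|b_k|\le M$. The inner minimum on the left is $\varphi(\beta,\gamma):=\operatorname{Re}\beta-M\max|\gamma_k|$. So some finite convex combination $\sum t_ig_i$ of elements $g_i\in\Gamma$ satisfies $\varphi(\sum t_ig_i)\ge\frac34\varepsilon$. As $\varphi$ is continuous, we may replace $(t_i)$ by close rational weights $\theta_i/\Theta$ with integers $\theta_i\ge0$, $\sum\theta_i=\Theta$, and keep $\varphi\ge\varepsilon/2$. List each $g_i$ exactly $\theta_i$ times.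
\end{proof}

For later use note that $|\beta_\alpha|\le\|T\|$ and $|\gamma_{\alpha,k}|\le1$, and that \eqref{eq:minimax} implies $\operatorname{Re}\beta\ge\varepsilon/2$ and $|\gamma_k|\le\|T\|/M$.

The next lemma carries out the interleaving: it turns the $\Theta$ sequences of Lemma~\ref{lem:minimax} into one pair $y,y^*$. The order of the quantifiers matters. How large $w$ has to be depends only on $M$ and $\eta$, and not on the place $q$ behind which the block is put.

\begin{lemma}[One block]\label{lem:block}
Suppose that Proposition~\ref{prop:laurent} fails for $T$ and $\varepsilon$. For every integer $M\ge1$ and $\eta>0$ there is $w_0=w_0(M,\eta)$ with the following property. For every even $w\ge w_0$, every integer $q\ge0$ and every $\eta'>0$ there are an integer $q'>q$, a vector $y$, and a functional $y^*\in D$ of type (D1) with index $w$, both supported in $(q,q']$, such that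
\begin{itemize}
\item[(B1)] $s(y)=0$ and $\|y\|\le12$; $|f(y)|\le12/m_i$ for $f\in D$ of weight $i<w$, and $|f(y)|\le8/m_w$ for $f\in D$ of weight $i>w$;
\item[(B2)] $\operatorname{Re}y^*(Ty)\ge\varepsilon/4$;
\item[(B3)] $|y^*(S^ky)|\le\frac{\|T\|}M+\eta$ for $|k|\le M$;
\item[(B4)] $\|P_qTy\|\le\eta'$ and $\|(I-P_{q'})Ty\|\le\eta'$.
\end{itemize}
\end{lemma}

\begin{proof}
Apply Lemma~\ref{lem:minimax} with the given $M$; this fixes $\Theta$, the sequences and the limits. Choose $w_0$ such that
\begin{equation}\label{eq:wlarge}
\frac{2\Theta(\|T\|+1)}{n_w}\le\min(\eta/2,\varepsilon/16)\qquad(w\ge w_0).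
\end{equation}
Let $w\ge w_0$ be even, $q\ge0$, $\eta'>0$, and choose $\delta>0$ with
\begin{equation}\label{eq:delta}
3\delta+n_w\delta\le\min(\eta/2,\varepsilon/16),\qquad m_w\delta\le\eta'.
\end{equation}
For $l=1,\dots,n_w$ let $\alpha_l\in\{1,\dots,\Theta\}$, $\alpha_l\equiv l\pmod\Theta$. Put $q_0=q$. We choose successively vectors $x_l=x_{\nu_l}^{(\alpha_l)}$, integers $q_l>q_{l-1}$, giving intervals $I_l=(q_{l-1},q_l]$, and functionals $x_l^*\in D$.

First take $\nu_l$ so large that $x_l$ extends $x_1,\dots,x_{l-1}$ to a $2$-RIS (possible by Lemma~\ref{lem:averages}(ii)), that $\min\operatorname{supp}x_l>q_{l-1}+pM$, that $\|P_{q_{l-1}}Tx_l\|\le\delta$ (possible since $(x_\nu^{(\alpha_l)})_\nu$ is weakly null), and that $\psi=\psi^{(\alpha_l)}_{\nu_l}$ satisfies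
\[
|\psi(Tx_l)-\beta_{\alpha_l}|\le\tfrac\delta2,\qquad|\psi(S^kx_l)-\gamma_{\alpha_l,k}|\le\tfrac\delta2\quad(|k|\le M).
\]
Then take $q_l\ge\max\operatorname{supp}x_l+pM$ with $\|(I-P_{q_l})Tx_l\|\le\delta$. So $S^kx_l$ is supported in $I_l$ for $|k|\le M$. By (P4) there is $f\in D$ with $|(f-\psi)(I_lTx_l)|\le\frac\delta2$ and $|(f-\psi)(S^kx_l)|\le\frac\delta2$ for $|k|\le M$. Put $x_l^*=I_lf\in D$.

Finally let
\[
y=\frac{m_w}{n_w}\sum_{l\le n_w}x_l,\qquad y^*=\frac1{m_w}\sum_{l\le n_w}x_l^*,\qquad q'=q_{n_w}.
\]
Then $y^*\in D$ is of type (D1) with index $w$, and $y,y^*$ are supported in $\bigcup_lI_l=(q,q']$.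

(B1) Clearly $s(y)=0$. The vector $y/m_w$ is the average of a $2$-RIS of length $n_w$. Corollary~\ref{cor:ris} with $C=2$, $j_0=w$ gives $\|y\|\le12$, $|f(y)|\le12/m_i$ for weight $i<w$, and $|f(y)|\le4m_w(\frac1{n_w}+\frac1{m_i})\le8/m_w$ for weight $i>w$, because $n_w\ge m_w^2$ and $m_i\ge m_w^2$.

(B2), (B3) Since $\|Tx_l-I_lTx_l\|\le2\delta$, we have
\[
|x_l^*(Tx_l)-\beta_{\alpha_l}|\le\tfrac\delta2+2\delta+\tfrac\delta2=3\delta,\qquad|x_l^*(S^kx_l)-\gamma_{\alpha_l,k}|\le\delta\quad(|k|\le M).
\]
If $l\ne l'$, then $I_l\subset[1,q_{l'-1}]$ or $I_l\subset(q_{l'},\infty)$, so $|x_l^*(Tx_{l'})|\le\|I_lTx_{l'}\|\le\delta$; and $x_l^*(S^kx_{l'})=0$ for $|k|\le M$, since $S^kx_{l'}$ is supported in $I_{l'}$. Each full cycle of $\Theta$ consecutive indices $l$ averages exactly to $\beta$ and $\gamma_k$, and fewer than $\Theta$ indices are left over. Therefore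
\[
\Bigl|\frac1{n_w}\sum_l\beta_{\alpha_l}-\beta\Bigr|\le\frac{2\Theta\|T\|}{n_w},\qquad
\Bigl|\frac1{n_w}\sum_l\gamma_{\alpha_l,k}-\gamma_k\Bigr|\le\frac{2\Theta}{n_w}.
\]
Since $y^*(Ty)=\frac1{n_w}\sum_{l,l'}x_l^*(Tx_{l'})$, we get from \eqref{eq:wlarge} and \eqref{eq:delta}
\[
\operatorname{Re}y^*(Ty)\ge\operatorname{Re}\beta-(3\delta+n_w\delta)-\frac{2\Theta\|T\|}{n_w}\ge\frac\varepsilon2-\frac\varepsilon{16}-\frac\varepsilon{16}\ge\frac\varepsilon4 .
\]
In the same way $y^*(S^ky)=\frac1{n_w}\sum_lx_l^*(S^kx_l)$ for $|k|\le M$, so $|y^*(S^ky)|\le|\gamma_k|+\delta+\frac{2\Theta}{n_w}\le\frac{\|T\|}M+\eta$.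

(B4) As $q\le q_{l-1}$ and $q'\ge q_l$, we have $\|P_qTx_l\|\le\delta$ and $\|(I-P_{q'})Tx_l\|\le\delta$ for all $l$. Hence both norms in (B4) are at most $m_w\delta\le\eta'$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:laurent}]
Suppose the proposition fails for $T$ and $\varepsilon$; then $T\ne0$. Fix an odd $i_0$ and write $m=m_{i_0}$, $n=n_{i_0}$.

\medskip
\noindent\textbf{Step 1: a special sequence of blocks.} For $r=1,\dots,n$ we construct integers $M_r$, $N_r$, even $w_1<w_2<\cdots$, intervals $J_1<J_2<\cdots$, vectors $y_r$ and functionals $y_r^*\in D$, both supported in $J_r$. Suppose the objects with index less than $r$ have been constructed, except $N_{r-1}$. We choose in the following order.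
\begin{itemize}
\item Choose $M_r\ge2^{r+1}(\|T\|+1)$, and also $M_r\ge\max J_{r-1}$ and $M_r\ge M_{r-1}$ if $r>1$. Lemma~\ref{lem:block} provides $w_0(M_r,2^{-r-1})$.
\item If $r=1$, choose $w_1\in\Omega_1$ with $w_1\ge w_0(M_1,\frac14)$ and $m_{w_1}\ge n^2$. If $r>1$, choose $N_{r-1}$ with
\[
N_{r-1}>w_{r-1},\qquad N_{r-1}\ge w_0(M_r,2^{-r-1}),\qquad m_{N_{r-1}}\ge2^{r-1}\|y_{r-1}\|_1,
\]
and put $w_r=\sigma((y_1^*,N_1),\dots,(y_{r-1}^*,N_{r-1}))\ge N_{r-1}$.
\item Apply Lemma~\ref{lem:block} with $M=M_r$, $\eta=2^{-r-1}$, $w=w_r$, $q=\max J_{r-1}$ ($q=0$ if $r=1$) and $\eta'=\frac\varepsilon{8n}$. Call the result $y_r,y_r^*$, and let $J_r=(q,q']$.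
\end{itemize}
(The number $N_n$ plays no role.) Here the labels in the coding are indispensable: how large $w_r$ has to be depends on $M_r$, hence on $J_{r-1}$, and is known only after $y_1^*,\dots,y_{r-1}^*$ have been fixed.

By (B2), (B3) and the choice of $M_r$,
\begin{equation}\label{eq:diag}
\operatorname{Re}y_r^*(Ty_r)\ge\frac\varepsilon4,\qquad|y_r^*(S^ky_r)|\le2^{-r}\quad(|k|\le M_r).
\end{equation}
For $r\ne r'$ the interval $J_r$ lies entirely to the left or entirely to the right of $J_{r'}$, so (B4) gives
\begin{equation}\label{eq:offdiag}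
|y_r^*(Ty_{r'})|\le\|J_rTy_{r'}\|\le\frac\varepsilon{8n}.
\end{equation}
We have $y_r\ne0$ by \eqref{eq:diag} and $\|y_r\|_1\le2^{-r}m_{N_r}\le2^{-r}m_{w_{r+1}}$ for $r<n$. Together with (B1) this shows that $(y_r)_{r\le n}$ is a $12$-RIS with indices $j_r=w_r$. By construction $(y_r^*)_{r\le n}$ is $i_0$-special.

\medskip
\noindent\textbf{Step 2.} \emph{For every $f\in D$ of weight $i_0$ and every interval $A\subset\{1,\dots,n\}$ we have $|f(\sum_{r\in A}y_r)|\le61$.}

As $i_0$ is odd, $f=\frac1mE(\sum_{i\le n}g_i)^{[k]}$ with an $i_0$-special sequence $(g_i)$, with associated $v_1<\dots<v_n$ and labels $N_i'$. The idea is that the two special sequences $(g_i)$ and $(y_r^*)$ agree up to some place and have different weights after it. \emph{If $v_i=w_r$, then $i=r$ and $g_l=y_l^*$ for all $l<r$.} Indeed, if $i=1$ or $r=1$, the common value lies in $\Omega_1$, so $i=r=1$, because all later values lie in $\Omega_2$. Otherwise both values are values of $\sigma$, and the claim follows from the injectivity of $\sigma$. Let $t$ be the largest $r$ with $v_r=w_r$ ($t=0$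 if there is none). Then $g_r=y_r^*$ for $r<t$, and $v_i\ne w_r$ for every pair $(i,r)$ other than the pairs $(r,r)$ with $r\le t$. We bound $\sum|Eg_i^{[k]}(y_r)|$ over all pairs $(i,r)$, split into four groups.
\begin{itemize}
\item \emph{All pairs $(i,r)$ other than $(r,r)$ with $r\le t$.} Here $v_i\ne w_r$, and $Eg_i^{[k]}$ has weight $v_i$. So $|Eg_i^{[k]}(y_r)|\le12/n^2$, by (B1) and because $m_{v_i},m_{w_r}\ge n^2$. In total this is at most $12$.
\item \emph{The pair $(t,t)$} (if $t\ge1$) contributes at most $\|y_t\|\le12$.
\item \emph{Pairs $(r,r)$, $r<t$, for which $\operatorname{ran}y_r$ meets both $E$ and its complement.} There are at most two of them, and they contribute at most $24$.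
\item \emph{The remaining pairs $(r,r)$, $r<t$,} contribute $0$ or $|(y_r^*)^{[k]}(y_r)|=|y_r^*(S^{-k}y_r)|$. If $|k|\le M_r$, this is at most $2^{-r}$ by \eqref{eq:diag}. Let $r_0$ be the largest $r$ with $M_r<|k|$, if there is one. As $(M_r)$ is nondecreasing, $M_r<|k|$ holds exactly for $r\le r_0$. For $r=r_0$ the term is at most $12$. For $r<r_0$ we have $p|k|\ge|k|>M_{r_0}\ge M_{r+1}\ge\max J_r$. Since $y_r$ is supported in $J_r$, the operator $S^{-k}$ moves $y_r$ to the right of $J_r$ if $k<0$ and maps it to $0$ if $k>0$; hence $y_r^*(S^{-k}y_r)=0$. In total these pairs contribute at most $12+1$.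
\end{itemize}
Altogether $|f(\sum_Ay_r)|\le\frac1m(12+12+24+13)\le61$.

\medskip
\noindent\textbf{Step 3: conclusion.} By Step 2, $(y_r)_{r\le n}$ is a $61$-RIS that satisfies the hypothesis of Lemma~\ref{lem:basic}(ii) with $j_0=i_0$ and $C=61$. Corollary~\ref{cor:ris} gives $\|\sum_{r\le n}y_r\|\le366\,n/m^2$. On the other hand $F=\frac1m\sum_ry_r^*\in D$ by (D2), and by \eqref{eq:diag} and \eqref{eq:offdiag}
\[
\operatorname{Re}F\Bigl(T\sum_ry_r\Bigr)\ \ge\ \frac1m\Bigl(n\,\frac\varepsilon4-n^2\,\frac\varepsilon{8n}\Bigr)=\frac{n\varepsilon}{8m}.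
\]
Hence $\frac{n\varepsilon}{8m}\le366\,\|T\|\,\frac n{m^2}$, that is, $m_{i_0}\le2928\,\|T\|/\varepsilon$. Since $i_0$ was an arbitrary odd number, this is a contradiction.
\end{proof}

The members of $\mathcal R$ are special sequences, but up to small perturbations they occur in every infinite-dimensional subspace.

\begin{corollary}\label{cor:subspace}
Let $T,\varepsilon,U$ be as in Proposition~\ref{prop:laurent}. Every infinite-dimensional closed subspace $Y\subset X$ contains $y\ne0$ with $\|(T-U)y\|\le4\varepsilon\|y\|$.
\end{corollary}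

\begin{proof}
The space $Y\cap\ker s$ is infinite-dimensional. So we find inductively $y_i\in Y\cap\ker s$, $\|y_i\|=1$, and finitely supported successive $z_i\in\ker s$ with $\|y_i-z_i\|\le4^{-i-1}$: take $y_i$ vanishing on all coordinates up to $\max\operatorname{supp}z_{i-1}$, and $z_i=P_Ny_i-s(P_Ny_i)e_{N+1}$ with $N$ large. By Lemma~\ref{lem:averages}(iii) there are $n$-averages $x_n\in\operatorname{span}(z_i)_{i\ge n}$ with $\frac12\le\|x_n\|\le1$. Then $(x_n)\in\mathcal R$. Write $x_n=\sum_{i\ge n}c_iz_i$ (a finite sum). Since $c_iz_i$ is the restriction of $x_n$ to an interval, $|c_i|\le\|x_n\|/\|z_i\|\le2$. So $y_n'=\sum_{i\ge n}c_iy_i\in Y$ satisfies $\|x_n-y_n'\|\le\sum_{i\ge n}2\cdot4^{-i-1}\to0$. Hence $\limsup\|(T-U)y_n'\|\le\varepsilon$ and $\liminf\|y_n'\|\ge\frac12$, and $y=y_n'$ works for $n$ large.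
\end{proof}

\section{Fredholm indices: proof of (c)}\label{sec:index}

An operator is \emph{upper semi-Fredholm} if it has closed range and finite-dimensional kernel; its index lies in $\mathbb Z\cup\{-\infty\}$. We use two standard facts (see \cite[\S2.c]{LT} and \cite[Ch.~IV]{Kato}).
\begin{itemize}
\item[(F1)] If $R\in L(X)$ is not upper semi-Fredholm, then for each $\delta>0$ there is an infinite-dimensional closed subspace $Y$ with $\|R|_Y\|\le\delta$.
\item[(F2)] The upper semi-Fredholm operators form an open set, on which the index is locally constant.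
\end{itemize}

\paragraph{Reduction to Laurent polynomials.} Let $T\in L(X)$ be Fredholm. There are $c>0$ and a closed finite-codimensional subspace $Z\subset X$ with $\|Tx\|\ge c\|x\|$ on $Z$. Take $U\in\mathcal A$ from Proposition~\ref{prop:laurent} with $\varepsilon=c/16$, and put $T_\tau=T-\tau(T-U)$ for $0\le\tau\le1$. We claim that each $T_\tau$ is upper semi-Fredholm. Otherwise (F1) gives an infinite-dimensional closed $Y$ with $\|T_\tau|_Y\|\le c/2$; replacing $Y$ by $Y\cap Z$, we may assume $Y\subset Z$. For $y\in Y$ we then have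
\[
\|(T-U)y\|\ge\tau\|(T-U)y\|\ge\|Ty\|-\|T_\tau y\|\ge\tfrac c2\|y\| .
\]
This contradicts Corollary~\ref{cor:subspace}, which gives a nonzero $y\in Y$ with $\|(T-U)y\|\le\frac c4\|y\|$. So $\tau\mapsto T_\tau$ is a continuous path of upper semi-Fredholm operators, and by (F2) the index is constant along it. It is finite at $\tau=0$. Hence $U=T_1$ is Fredholm and $\operatorname{ind}U=\operatorname{ind}T$.

\paragraph{Reduction to polynomials.} Write $U=\sum_{|k|\le M}b_kS^k$. As $LS=I$, we have $U=L^M\pi(S)$ with $\pi(z)=\sum_{|k|\le M}b_kz^{k+M}$, and $\pi\ne0$ since $U\neq0$. Because $S^ML^M=I-P_{pM}$,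
\[
S^MU=\pi(S)-P_{pM}\pi(S).
\]
Here $S^MU$ is Fredholm and $P_{pM}$ has finite rank, so $\pi(S)$ is Fredholm. Since $\operatorname{ind}L^M=pM$,
\[
\operatorname{ind}U=pM+\operatorname{ind}\pi(S).
\]

\paragraph{The index of $\pi(S)$.} If $\mathbb K=\mathbb R$, we pass to the complexification of $X$ with the norm $\|x+iy\|=\sup_\theta\|x\cos\theta+y\sin\theta\|$. Fredholm operators stay Fredholm with the same index, and $\|S\|,\|L\|\le1$ persists. Factor $\pi(z)=b\prod_i(z-\zeta_i)$, $b\ne0$. The operators $S-\zeta_i$ commute and their product is invertible modulo compact operators; so each $S-\zeta_i$ is invertible modulo compact operators, that is, Fredholm. It remains to find the index of $S-\zeta$ for $\zeta\in\mathbb C$.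
\begin{itemize}
\item If $|\zeta|>1$, then $S-\zeta$ is invertible, since $\|S\|\le1$; the index is $0$.
\item If $|\zeta|<1$, then $L(S-\zeta)=I-\zeta L$ is invertible, since $\|L\|\le1$. As $SL=I-P_p$,
\[
S-\zeta=S(I-\zeta L)+P_p(S-\zeta)
\]
is a finite-rank perturbation of $S(I-\zeta L)$. So $S-\zeta$ is Fredholm of index $\operatorname{ind}S=-p$.
\item If $|\zeta|=1$, then $S-\zeta$ is not Fredholm: its index would be locally constant near $\zeta$ by (F2), hence equal to both $0$ and $-p$.
\end{itemize}
Therefore $\operatorname{ind}\pi(S)\in p\mathbb Z$, and $\operatorname{ind}T=\operatorname{ind}U\in p\mathbb Z$. This is \textbf{assertion (c)}, and the proof of Theorem~\ref{thm:main} is complete. \qed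

\section{All duals: proof of Theorem~\ref{thm:duals}}

Since $L$ has index $p$, assertion (c) shows that the index group of $X$ is exactly $p\mathbb Z$. The statement on isomorphism of even duals is Proposition~\ref{prop:quasi} with $d=1$, $g=p$. For odd duals we show that $X_*$ has the same index group and then argue with $X_*$ in place of $X$.

\emph{$X=(X_*)^*$ isometrically.} The set $D\subset X_*$ is norming, so the natural map $X\to(X_*)^*$ is isometric. It is onto: each $\xi\in(X_*)^*$ extends to an element of $X^{**}$, and this agrees on $X_*$ with an element of $X$ by Lemma~\ref{lem:bidual}. If $R$ is a Fredholm operator on $X_*$, then $R^*$ is Fredholm on $X$ and $\operatorname{ind}R=-\operatorname{ind}R^*\in p\mathbb Z$.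

\emph{$X_*\cong X_*\oplus\mathbb K^p$.} We have $L^*e_i^*=e_i^*\circ L=e_{i+p}^*$ and $S^*L^*=(LS)^*=I$. Also $\|S^*\|,\|L^*\|\le1$. So $L^*$ maps $X_*$ isometrically onto $\overline{\operatorname{span}}\{e_i^*:i>p\}$, and $X_*=[e_1^*,\dots,e_p^*]\oplus L^*X_*\cong\mathbb K^p\oplus X_*$. By Lemma~\ref{lem:index}, $p$ lies in the index group of $X_*$, which is therefore $p\mathbb Z$.

\emph{Odd duals.} We have $X^{(2a)}\cong X\oplus\mathbb K^a$ and $X^*\cong X_*\oplus\mathbb K$, hence $X^{(2a+1)}\cong X^*\oplus\mathbb K^a\cong X_*\oplus\mathbb K^{a+1}$. Now apply Lemma~\ref{lem:index} to $X_*$.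

\emph{Mutual complementation.} Let $Z=X$ or $Z=X_*$, so that $Z\cong Z\oplus\mathbb K^p$. For $u,v\ge0$ choose $N$ with $v+pN\ge u$. Then $Z\oplus\mathbb K^u$ is isomorphic to a complemented subspace of $Z\oplus\mathbb K^{v+pN}\cong Z\oplus\mathbb K^v$. With the descriptions of $X^{(2a)}$ and $X^{(2a+1)}$ above, this is the claim. The last sentence of the theorem is the special case of the duals of order $0,2,\dots,2p$. \qed

\begin{thebibliography}{9}

\bibitem{Gowers} W.~T. Gowers, 1996 (construction of non-isomorphic Banach spaces $X$ and $Y$, each isomorphic to a complemented subspace of the other).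

\bibitem{Kato} Kato, \emph{Perturbation Theory for Linear Operators}, Ch.~IV.

\bibitem{LT} Lindenstrauss and Tzafriri, \emph{Classical Banach Spaces I}, \S2.c.

\bibitem{Q} ``\url{Http://Physics.Stackexchange.Com/Questions/7871/Angular-Momentum-In-String-Theory} Angular Momentum In String Theory Since Strings Are Extended Objects, Is All A'', \url{https://api-inference.hf-mirror.com/datasets/keirp/tiny_math/viewer/default/train?p=153}.

\end{thebibliography}

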